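\title{The rotation group $SO(3)$ is not a Borsuk--Ulam group}

\begin{abstract}
A compact Lie group $G$ is a Borsuk--Ulam group if the existence of a $G$-isovariant map $V\to W$ between real representations forces $\dim V-\dim V^G\le\dim W-\dim W^G$. Compact solvable Lie groups have this property, and Wasserman conjectured that all compact Lie groups do. We show that $SO(3)$ does not, and hence that no compact Lie group mapping onto $SO(3)$ does. The proof finds two representations that admit isovariant maps for the subgroups $O(2)$, $S_4$ and $A_5$ although they violate the inequality, and glues these maps on $N$-fold direct sums at a cost in dimension that does not depend on $N$. The same method gives a local-to-global principle and shows that the best constant in the inequality for $SO(3)$ lies between $\frac45$ and $\frac{1812}{1813}$.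
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $G$ be a compact Lie group. All maps are continuous, and all representations are real, finite-dimensional and equipped with an invariant inner product. For a point $x$ of a $G$-space, $G_x=\{g\in G: gx=x\}$ is its isotropy group, and $V^G$ is the subspace of fixed vectors of a representation $V$. An equivariant map $\varphi:X\to Y$ satisfies $G_x\subset G_{\varphi(x)}$ for all $x$. It is called \emph{isovariant} if $G_x=G_{\varphi(x)}$ for all $x$. An equivariant map may create symmetry, as the zero map between two representations does; an isovariant map may not. The group $G$ is a \emph{Borsuk--Ulam group} if, for all representations $V$ and $W$, the existence of a $G$-isovariant map $V\to W$ implies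
\begin{equation}\label{eq:BU}
\dim V-\dim V^G\le\dim W-\dim W^G .
\end{equation}
The number $\dim V-\dim V^G=\dim V/V^G$ measures the part of $V$ on which $G$ really acts, and \eqref{eq:BU} says that an isovariant map cannot compress this part.

Three observations suggest that \eqref{eq:BU} should always hold. Note first that an isovariant map $\varphi:V\to W$ satisfies $\varphi^{-1}(W^G)=V^G$.

\emph{Linear maps.} If $\varphi$ is linear, it induces an injection $V/V^G\to W/W^G$, which gives \eqref{eq:BU}.

\emph{The group of order two.} Let $G=C_2$. On $(V^G)^\perp$ and $(W^G)^\perp$ the generator acts as $-1$. A unit vector of $(V^G)^\perp$ is sent outside $W^G$, so projecting to $(W^G)^\perp$ and normalizing gives an odd map between the unit spheres of $(V^G)^\perp$ and $(W^G)^\perp$. The classical Borsuk--Ulam theorem, which says that an odd map $S^{a}\to S^{b}$ forces $a\le b$, gives \eqref{eq:BU}.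

\emph{Extensions.} Let $K$ be a closed normal subgroup such that $K$ and $G/K$ are Borsuk--Ulam groups. A $G$-isovariant map $\varphi$ is $K$-isovariant, and its restriction $V^K\to W^K$ is $G/K$-isovariant. Adding $\dim V-\dim V^K\le\dim W-\dim W^K$ and $\dim V^K-\dim V^G\le\dim W^K-\dim W^G$ gives \eqref{eq:BU}.

The isovariant Borsuk--Ulam theorem states that every compact solvable Lie group is a Borsuk--Ulam group. Wasserman conjectured that every compact Lie group is one; the problem is posed in \cite{problem}. For a group such as $SO(3)$, which has no closed normal subgroup other than $1$ and itself, the extension argument gives nothing. One can still restrict to a subgroup $H$ that is a Borsuk--Ulam group, but this yields only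
\begin{equation}\label{eq:restrict}
\dim V-\dim V^H\le\dim W-\dim W^H\le\dim W-\dim W^G ,
\end{equation}
which falls short of \eqref{eq:BU} by $\dim V^H-\dim V^G$. We show that a loss of this kind really occurs, so that the conjecture is false.

Let $V_k$ be the irreducible real representation of $SO(3)$ of dimension $2k+1$, let $NV$ denote the direct sum of $N$ copies of $V$, and let $S(V)$ be the unit sphere of $V$.

\begin{theorem}\label{thm:main}
Let $G=SO(3)$, let $p_1,\dots,p_4$ be distinct primes congruent to $1$ modulo $60$ (for example $61,181,241,421$), and put
\[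
V_\ast=3V_1\oplus\bigoplus_{i=1}^4V_{p_i-1},\qquad W_\ast=\bigoplus_{i=1}^4V_{p_i},\qquad U=3V_6 .
\]
Then $\dim V_\ast=\dim W_\ast+1$, and there is an integer $m$ such that for every $N\ge1$ there is a $G$-isovariant map
\[
NV_\ast\longrightarrow NW_\ast\oplus mV_\ast\oplus U .
\]
None of these representations has nonzero $G$-fixed vectors. So for $N>m\dim V_\ast+\dim U$ the inequality \eqref{eq:BU} fails, with arbitrarily large deficit as $N\to\infty$, and $SO(3)$ is not a Borsuk--Ulam group.
\end{theorem}

\begin{corollary}\label{cor:quotients}
No compact Lie group that admits a continuous epimorphism onto $SO(3)$ is a Borsuk--Ulam group. This applies for example to $SU(2)$, $U(2)$, $SO(4)$ and $O(3)$.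
\end{corollary}

The method is best described by a definition. A pair $(V,W)$ of $G$-representations is a \emph{local pair} if for every proper closed subgroup $H\subset G$ there is an $H$-isovariant map $V\to W$. No relation between the maps for different $H$ is required.

\begin{theorem}\label{thm:local}
\begin{enumerate}
\item[(i)] Let $G$ be a compact Lie group with a representation $U\ne0$, $U^G=0$, such that $S(V)$ admits a $G$-map to $S(U)$ whenever $V^G=0$. Then $G$ is a Borsuk--Ulam group if and only if \eqref{eq:BU} holds for all local pairs $(V,W)$. Moreover the number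
\[
c_G=\inf\frac{\dim W-\dim W^G}{\dim V-\dim V^G},
\]
where the infimum is taken over all $V\ne V^G$ and $W$ admitting a $G$-isovariant map $V\to W$, is unchanged if the infimum is taken over all local pairs with $V\ne V^G$.
\item[(ii)] These statements hold for $G=SO(3)$, where $(V,W)$ is a local pair as soon as $H$-isovariant maps $V\to W$ exist for $H=O(2)$, $S_4$ and $A_5$. Furthermore
\[
\tfrac45\le c_{SO(3)}\le\tfrac{1812}{1813}<1 .
\]
\end{enumerate}
\end{theorem}

The hypothesis on $U$ in (i) says that one fixed sphere receives equivariant maps from spheres of unbounded dimension, an extreme failure of the classical Borsuk--Ulam theorem for $G$. It cannot be dropped. For $G=C_2$ the only proper subgroup is trivial, so every pair is a local pair, while $C_2$ is a Borsuk--Ulam group; and indeed no such $U$ exists for $C_2$. We do not determine the exact value of $c_{SO(3)}$, and we make no claim about finite groups or about compact Lie groups without a quotient $SO(3)$.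

The proof has three independent parts. Section~\ref{sec:glue} glues the maps of a local pair $(V,W)$ into a $G$-isovariant map $NV\to NW\oplus mV\oplus U$, given a $G$-map $S(NV)\to S(U)$; the point is that $m$ depends on $U$ alone. Section~\ref{sec:target} shows that $U=3V_6$ works for $SO(3)$. Section~\ref{sec:pair} shows that $(V_\ast,W_\ast)$ is a local pair, so that a deficit of $1$ is multiplied by $N$ and eventually exceeds the fixed cost $m\dim V_\ast+\dim U$. Section~\ref{sec:proofs} assembles the proofs.

\section{Background}\label{sec:background}

\subsection{Operations on isovariant maps}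

An equivariant map $\varphi$ is isovariant if and only if $\kappa\varphi(x)=\varphi(x)$ implies $\kappa x=x$ for all $\kappa\in G$ and all $x$.

\begin{lemma}\label{lem:elem}
\begin{enumerate}
\item[(a)] Compositions, direct sums and restrictions to closed subgroups of isovariant maps are isovariant.
\item[(b)] Injective equivariant maps are isovariant, and so is the projection $E\oplus\mathbb R^s\to E$ when the action on $\mathbb R^s$ is trivial.
\item[(c)] An isovariant map $\varphi:S(V)\to S(W)$ extends to the isovariant map $V\to W$ given by $tv\mapsto t\varphi(v)$ for $t\ge0$, $v\in S(V)$.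
\item[(d)] Let $V,W$ be $G$-representations, $H\subset G$ a closed subgroup, $\psi:V\to W$ an $H$-isovariant map and $g\in G$. Then $v\mapsto g\psi(g^{-1}v)$ is $gHg^{-1}$-isovariant, and it depends only on the coset $gH$.
\end{enumerate}
\end{lemma}

\begin{proof}
For (a) use $G_{(x,y)}=G_x\cap G_y$ and $H_x=H\cap G_x$. For (b), if $\kappa\varphi(x)=\varphi(x)$ then $\varphi(\kappa x)=\varphi(x)$, so $\kappa x=x$ by injectivity; and $G_{(x,s)}=G_x$ for the projection. For (c), positive scalars do not change isotropy groups, and $0\mapsto0$. For (d), let $\eta\in H$ and $\kappa=g\eta g^{-1}$. Then $g\eta\psi(\eta^{-1}g^{-1}v)=g\psi(g^{-1}v)$, which is the last claim, and $g\psi(g^{-1}\kappa v)=g\eta\psi(g^{-1}v)=\kappa g\psi(g^{-1}v)$, which is equivariance. Finally $\kappa$ fixes $g\psi(g^{-1}v)$ if and only if $\eta$ fixes $\psi(g^{-1}v)$, that is, $\eta$ fixes $g^{-1}v$, that is, $\kappa$ fixes $v$.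
\end{proof}

\subsection{Subgroups and representations of $SO(3)$}\label{subsec:so3}

Let $T=SO(2)\subset SO(3)$ be the group of rotations $R_\theta$ about a fixed axis, and let $O(2)\supset T$ be the stabilizer of this axis as a line. Elements of $O(2)\setminus T$ are called \emph{reflections}; in $SO(3)$ they are the rotations by $\pi$ about axes perpendicular to that of $T$. Fix a reflection $c$. Since $cR_\theta=R_{-\theta}c$, we have $R_\theta c=R_{\theta/2}\,c\,R_{\theta/2}^{-1}$, so every reflection is conjugate to $c$ by a rotation.

Up to conjugacy the proper closed subgroups of $SO(3)$ are the cyclic groups $C_n\subset T$ ($n\ge1$), the torus $T$, the dihedral groups $D_n\subset O(2)$ of order $2n$ ($n\ge2$), the rotation groups $A_4\subset S_4$ and $A_5$ of the tetrahedron, cube and icosahedron, and $O(2)$. Thus every proper closed subgroup is conjugate to a subgroup of $O(2)$, $S_4$ or $A_5$. Let $\mathcal D$ be the set of proper closed subgroups not contained in a conjugate of $T$, that is, those conjugate to $D_n$ ($n\ge2$), $A_4$, $S_4$, $A_5$ or $O(2)$. A proper closed subgroup containing a member of $\mathcal D$ belongs to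 $\mathcal D$. The \emph{Weyl group} of $H$ is $W_GH=N(H)/H$, where $N(H)$ is the normalizer. The normalizers $N(D_2)=N(A_4)=S_4$ and $N(D_n)=D_{2n}$ ($n\ge3$) give
\begin{equation}\label{eq:weyl}
|W_GH|=6\ \text{ for } D_2,\qquad 2\ \text{ for } D_n\ (n\ge3)\text{ and }A_4,\qquad 1\ \text{ for } S_4,\ A_5,\ O(2).
\end{equation}

The irreducible real representations of $SO(3)$ are the $V_k$, $k\ge0$, and the character of $V_k$ at a rotation by $\theta$ is $\chi_k(\theta)=1+2\sum_{j=1}^k\cos j\theta$. For $j\ge1$ let $E_j$ be the representation of $O(2)$ on $\mathbb C$ in which $R_\theta$ acts by $e^{ij\theta}$ and $c$ by complex conjugation, and let $\det$ be the one-dimensional representation with kernel $T$. Then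
\begin{equation}\label{eq:branch}
V_k|_{O(2)}=\det{}^{k}\oplus E_1\oplus\dots\oplus E_k ,
\end{equation}
where $\det^k$ is trivial for even $k$ and equal to $\det$ for odd $k$. For example $V_1=\mathbb R^3$ is the sum of the axis, which $c$ reverses, and the plane $E_1$.

\subsection{Equivariant cells and degrees}\label{subsec:cells}

A \emph{$G$-CW complex} $X$ is built from $X^{(-1)}=\emptyset$ by attaching, at stage $j$, cells $G/H\times D^j$ along $G$-maps $G/H\times S^{j-1}\to X^{(j-1)}$; we call $j$ the dimension of the cell. Points of the open cell have isotropy groups conjugate to $H$, and points on its boundary have isotropy groups containing a conjugate of $H$. By Illman's theorem a compact smooth $G$-manifold, in particular $S(V)$, has a finite $G$-CW structure. If $G$ acts freely on a compact manifold $X$, lifting a triangulation of $X/G$ gives a structure with cells $G\times D^j$, $j\le\dim X/G$.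

A $G$-map $G/H\times D^j\to Y$ is determined by its restriction to $\{eH\}\times D^j$, which is an arbitrary map $D^j\to Y^H$. This gives the following working rules. A space is \emph{$n$-connected} if it is nonempty and $\pi_i=0$ for $i\le n$.

\begin{enumerate}
\item[(C1)] A $G$-map to $Y$ given on the boundary of a cell $G/H\times D^j$ extends over the cell if and only if the corresponding map $S^{j-1}\to Y^H$ extends over $D^j$. This is automatic if $Y^H$ is $(j-1)$-connected.
\item[(C2)] A $G$-homotopy between two $G$-maps, given on the boundary of a cell $G/H\times D^j$, extends over the cell if and only if the resulting map $\partial(D^j\times I)\cong S^j\to Y^H$ is null-homotopic. A $G$-homotopy on a subcomplex extends, for a given initial map, to the whole complex.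
\item[(C3)] An equivariant fiber bundle over a free $G$-CW complex pulls back to a trivial bundle over $\{e\}\times D^j$. So an equivariant section extends over $G\times D^j$ if the fiber is $(j-1)$-connected.
\item[(C4)] Let $Y$ be simply connected. Two maps $u,u':D^j\to Y$ that agree on $S^{j-1}$ glue to a map $D^j\cup_{S^{j-1}}D^j=S^j\to Y$, whose class $\delta(u,u')\in\pi_j(Y)$ is the \emph{difference element}. Given $u'$ and $a\in\pi_j(Y)$ there is $u$ with $\delta(u,u')=a$. If a map $S^j\to Y$ is changed on an embedded disk from $u'$ to $u$, its class changes by $\pm\delta(u,u')$. For $Y=S^j$ we identify $\delta(u,u')$ with its degree.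
\end{enumerate}

The next lemma says that an equivariant change of a self-map of a sphere on free top-dimensional cells changes the degree by a multiple of the group order.

\begin{lemma}\label{lem:change}
Let a finite group $\Gamma$ act orthogonally on $S^d$, $d\ge2$. Let $\chi_1,\dots,\chi_r:D^d\to S^d$ be maps such that the maps $\gamma\chi_s$ $(\gamma\in\Gamma$, $1\le s\le r)$ embed the open disk onto pairwise disjoint open sets and send $S^{d-1}$ into the complement $C$ of the union of these sets. If $f,f':S^d\to S^d$ are $\Gamma$-maps that agree on $C$, then
\[
\deg f-\deg f'=|\Gamma|\sum_{s=1}^r\varepsilon_s\,\delta(f\chi_s,f'\chi_s),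
\]
where $\varepsilon_s=\pm1$ according as $\chi_s$ preserves or reverses orientation.
\end{lemma}

\begin{proof}
Let $\omega$ be a singular chain representing the generator of $H_d(D^d,S^{d-1})$. The sphere is obtained from $C$ by attaching the cells $\chi=\gamma\chi_s$, so $H_d(S^d,C)$ is free on the classes $\chi_\#\omega$, and the fundamental class maps to $\sum_\chi\varepsilon_\chi\chi_\#\omega$. Hence $[S^d]$ is represented by a cycle $\sum_\chi\varepsilon_\chi\chi_\#\omega+\omega_0$ with $\omega_0$ a chain in $C$. Applying $f_\#-f'_\#$ cancels $\omega_0$ and gives $\deg f-\deg f'=\sum_\chi\varepsilon_\chi\,\delta(f\chi,f'\chi)$. Now $\varepsilon_{\gamma\chi_s}=\deg(\gamma)\varepsilon_s$, and by equivariance the glued map for $\gamma\chi_s$ is $\gamma$ composed with the glued map for $\chi_s$, so its degree is also multiplied by $\deg(\gamma)=\pm1$. The $|\Gamma|$ translates of $\chi_s$ therefore contribute equally.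
\end{proof}

\section{Gluing local isovariant maps}\label{sec:glue}

In this section $G$ is any compact Lie group.

\begin{proposition}\label{prop:glue}
Let $U\ne0$ be a representation with $U^G=0$. There is an integer $m\ge1$, depending only on $U$, with the following property. If $(V,W)$ is a local pair, $N\ge1$, and there is a $G$-map $f:S(NV)\to S(U)$, then there is a $G$-isovariant map $NV\to NW\oplus mV\oplus U$.
\end{proposition}

The summand $U$ records the point $y=f(v/|v|)$. An element $\kappa$ that fixes the image of $v$ then lies in $G_y$, which is a proper subgroup because $U^G=0$. So the other components only have to detect whether elements of $G_y$ fix $v$, and this is what a local pair provides. Near the orbit of $y$ the local maps can be made to depend equivariantly on $y$. The difficulty lies in the overlaps. A convex combination of two isovariant maps need not be isovariant (the average of $\psi$ and $-\psi$ is $0$), and recording both maps side by side would double the dimension of the target. Instead we fade one map out to $0$ before fading the next one in. At the moment of the switch the component is blind. But $v=(v_1,\dots,v_N)$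 has $N$ components, and they can be made to switch at different moments.

\begin{example}\label{ex:twocharts}
Suppose that $S(U)$ is covered by two invariant open sets $O_0,O_1$, with an invariant partition of unity $1-t$, $t$ and equivariant maps $\Psi_s:O_s\times V\to W$ such that $\Psi_s(y,\cdot)$ is $G_y$-isovariant. Choose $0<\sigma_1<\dots<\sigma_N<1$ and send $(y,v)$ to the $N$ vectors
\[
w_j=\max(0,\sigma_j-t(y))\,\Psi_0(y,v_j)+\max(0,t(y)-\sigma_j)\,\Psi_1(y,v_j)\in W
\]
and the single vector $v_1+\dots+v_N\in V$. Let $\kappa\in G_y$ fix all of them. If $t(y)\ne\sigma_j$, then $w_j$ is a positive multiple of $\Psi_0(y,v_j)$ or of $\Psi_1(y,v_j)$, so $\kappa v_j=v_j$. This covers all indices but at most one, and the remaining $v_j$ is fixed because the sum is fixed. One extra copy of $V$ suffices, whatever $N$ is.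
\end{example}

With $m+1$ charts the parameter $t$ ranges over the simplex $\Delta^m$, the switching points become walls of codimension one, and walls in general position meet at most $m$ at a time (Figure~\ref{fig:walls}). Then $m$ linear combinations of the $v_j$ recover the blind components.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.75]
\draw (0,0) node[below left] {$0$} -- (6,0) node[below right] {$1$} -- (3,5.2) node[above] {$2$} -- cycle;
\draw[thick] (3,0) -- (3,1.733) -- (4.5,2.6);
\draw[thick] (3,1.733) -- (1.5,2.6);
\draw[thick,dashed] (1.5,0) -- (2,1.733) -- (4,3.467);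
\draw[thick,dashed] (2,1.733) -- (1.2,2.08);
\draw[very thick,dotted] (4.286,0) -- (3.9,1.56) -- (4.875,1.95);
\draw[very thick,dotted] (3.9,1.56) -- (1.8,3.12);
\end{tikzpicture}
\caption{Switching walls for three charts: the triangle $\Delta^2$ with the walls $\Sigma_j$ of three components $j$ (solid, dashed, dotted). Each wall cuts the triangle into three regions; in the region containing the vertex $s$, the component $j$ is read in the chart $s$, and on the wall it is not read at all. Two walls may cross, but no point lies on three.}
\label{fig:walls}
\end{figure}

\begin{proof}[Proof of Proposition~\ref{prop:glue}]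
\emph{Charts.} By the slice theorem, every $y\in S(U)$ has a $G$-invariant open neighborhood with a $G$-map onto $G/G_y$. By compactness $S(U)$ is covered by finitely many invariant open sets $O_0,\dots,O_m$ with $G$-maps $r_s:O_s\to G/H_s$, where each $H_s$ is a proper closed subgroup. Repeating a set if necessary, we may assume $m\ge1$. This $m$ depends only on $U$. Averaging a partition of unity over $G$ gives a $G$-invariant partition of unity $(\rho_s)$ with $\operatorname{supp}\rho_s\subset O_s$, which we regard as an invariant map $\rho:S(U)\to\Delta^m=\{t\in\mathbb R_{\ge0}^{m+1}:\sum_st_s=1\}$.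

Let $\psi_s:V\to W$ be $H_s$-isovariant. For $y\in O_s$ with $r_s(y)=gH_s$ put $\Psi_s(y,v)=g\psi_s(g^{-1}v)$. This is well defined by Lemma~\ref{lem:elem}(d) and continuous because $G\to G/H_s$ has local sections. It is $G$-equivariant: $r_s(\kappa y)=\kappa gH_s$, so $\Psi_s(\kappa y,\kappa v)=\kappa g\psi_s(g^{-1}v)$. An element of $G_y$ fixes $gH_s$ and so lies in $gH_sg^{-1}$. By Lemma~\ref{lem:elem}(d),
\begin{equation}\label{eq:detect}
\text{for }\kappa\in G_y:\qquad\kappa\Psi_s(y,v)=\Psi_s(y,v)\iff\kappa v=v .
\end{equation}

\emph{Switching functions.} Choose real numbers $a_{j,s}$ ($1\le j\le N$, $0\le s\le m$) that are linearly independent over $\mathbb Q$. For $t\in\Delta^m$ put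
\[
\lambda_{j,s}(t)=e^{a_{j,s}}t_s,\qquad\gamma_{j,s}(t)=\max\Big(0,\ \lambda_{j,s}(t)-\max_{s'\ne s}\lambda_{j,s'}(t)\Big).
\]
Thus $\gamma_{j,s}(t)>0$ exactly when $\lambda_{j,s}(t)$ is the strict maximum among $\lambda_{j,0}(t),\dots,\lambda_{j,m}(t)$. For given $j$ and $t$ this happens for at most one $s$, and then $t_s>0$. The \emph{wall} $\Sigma_j\subset\Delta^m$ is the set where $\gamma_{j,s}=0$ for all $s$, that is, where the maximum is attained at least twice.

\emph{No point lies on $m+1$ walls.} Suppose $t\in\Sigma_j$ for all $j$ in a set $J$ with $|J|=m+1$. The maximum of the $\lambda_{j,s}(t)$ is positive, so for each $j\in J$ there are $s_j\ne s'_j$ with $t_{s_j},t_{s'_j}>0$ and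
\[
\log t_{s_j}-\log t_{s'_j}=a_{j,s'_j}-a_{j,s_j}.
\]
Consider the multigraph on the vertices $0,\dots,m$ with the $m+1$ edges $\{s_j,s'_j\}$. A forest on $m+1$ vertices has at most $m$ edges, so there is a cycle, possibly of length $2$. Add the relations around the cycle, each with the sign given by the direction of travel. The logarithms cancel. Different edges carry different $j$, so what remains is a relation with coefficients $\pm1$ among distinct numbers $a_{j,s}$, contradicting their independence.

\emph{The glued map.} Let $e_j=(1,x_j,\dots,x_j^{m-1})\in\mathbb R^m$ with $x_1,\dots,x_N$ distinct. By the Vandermonde determinant, any at most $m$ of the $e_j$ are linearly independent. Identify $mV$ with $V\otimes\mathbb R^m$ and define $\Psi:S(U)\times NV\to NW\oplus mV$ by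
\[
\Psi\big(y,(v_j)_j\big)=\Big(\Big(\sum_{s=0}^m\gamma_{j,s}(\rho(y))\,\Psi_s(y,v_j)\Big)_{j},\ \sum_{j=1}^Nv_j\otimes e_j\Big),
\]
where terms with $y\notin O_s$ are read as $0$. The $s$-th term vanishes unless $\rho_s(y)>0$, so it vanishes off the closed subset $\operatorname{supp}\rho_s$ of $O_s$, and $\Psi$ is continuous. It is $G$-equivariant because $\rho$ is invariant and the $\Psi_s$ are equivariant.

We claim that if $\kappa\in G_y$ fixes $\Psi(y,v)$, then $\kappa v=v$. Let $J=\{j:\rho(y)\in\Sigma_j\}$, so $|J|\le m$. For $j\notin J$ the $j$-th component in $NW$ is a positive multiple of a single $\Psi_s(y,v_j)$, so $\kappa v_j=v_j$ by \eqref{eq:detect}. The component in $mV$ gives $\sum_j(\kappa v_j-v_j)\otimes e_j=0$. The terms with $j\notin J$ vanish, and $(e_j)_{j\in J}$ is linearly independent, so $\kappa v_j=v_j$ for $j\in J$ as well.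

\emph{Conclusion.} Put $\varphi(0)=0$ and, for $v\ne0$ and $y=f(v/|v|)$,
\[
\varphi(v)=\big(|v|\,\Psi(y,v/|v|),\ |v|\,y\big)\in NW\oplus mV\oplus U .
\]
The map $\varphi$ is equivariant, and it is continuous at $0$ because $\Psi$ is bounded on the compact set $S(U)\times S(NV)$. If $v\ne0$ and $\kappa$ fixes $\varphi(v)$, then $\kappa\in G_y$ by the last component, and $\kappa v=v$ by the claim.
\end{proof}

\section{A sphere that receives every $SO(3)$-complex without fixed points}\label{sec:target}

Let $G=SO(3)$ and $U=3V_6$. The aim of this section is the following.

\begin{proposition}\label{prop:target}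
If $X$ is a finite-dimensional $G$-CW complex with $X^G=\emptyset$, there is a $G$-map $X\to S(U)$. In particular there is a $G$-map $S(V)\to S(U)$ for every representation $V$ with $V^G=0$.
\end{proposition}

Taking $X=G/H$ shows that $U^H\ne0$ is necessary for every proper closed $H$. This condition starts a cell-by-cell construction, but by (C1) the obstructions lie in the groups $\pi_{j-1}(S(U^H))$, which do not vanish for all $j$. The remedy is a $G$-map $h:S(U)\to S(U)$ that is null-homotopic on every fixed sphere $S(U^H)$: composing with $h$ kills all obstructions of one dimension at once. We first compute the fixed spaces.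

\begin{lemma}\label{lem:fixed}
We have $U^G=0$, $\dim U^H\ge3$ for every proper closed subgroup $H$, and $U^{C_n}=U^T=U^{O(2)}$ for $n>6$.
\end{lemma}

\begin{proof}
By \eqref{eq:branch}, $V_6=\mathbb R\oplus E_1\oplus\dots\oplus E_6$ over $O(2)$, with trivial first summand since $6$ is even. The group $C_n$ fixes nonzero vectors of $E_j$ only if $n$ divides $j$. This gives the last claim and $\dim V_6^{O(2)}=1$.

The dimension of the fixed space of a finite group is the average of the character. The sum $\sum_j\cos j\theta$ over a full period vanishes. So $\sum_{j=1}^6\cos j\theta$ is $0$ for $\theta=\pi$ and $\theta=\frac{2\pi}3$, it is $\cos\frac{5\pi}2+\cos3\pi=-1$ for $\theta=\frac\pi2$, and it is $\cos6\theta=\cos\theta$ for $\theta=\frac{2\pi}5,\frac{4\pi}5$. Hence $\chi_6$ takes the values $1,1,-1$ at $\pi,\frac{2\pi}3,\frac\pi2$, and $\chi_6(\frac{2\pi}5)+\chi_6(\frac{4\pi}5)=2+2(-\frac12)=1$. Besides the identity, $S_4$ has $9$, $8$, $6$ rotations by $\pi$, $\pm\frac{2\pi}3$, $\pm\frac\pi2$, and $A_5$ has $15$, $20$, $12$, $12$ rotations by $\pi$, $\pm\frac{2\pi}3$, $\pm\frac{2\pi}5$, $\pm\frac{4\pi}5$. Therefore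
\[
\dim V_6^{S_4}=\frac{13+9+8-6}{24}=1,\qquad\dim V_6^{A_5}=\frac{13+15+20+12}{60}=1 .
\]
Every proper closed $H$ is conjugate into $O(2)$, $S_4$ or $A_5$, so $\dim V_6^H\ge1$.
\end{proof}

Three copies of $V_6$ make every fixed sphere $S(U^H)$ simply connected, of dimension at least $2$. The degrees of an equivariant self-map on the various fixed spheres are not independent; they are tied by the following congruence.

\begin{lemma}\label{lem:congruence}
Let $p$ be a prime, let $\Gamma=C_p$ act orthogonally on $E$ with $\dim E^\Gamma\ge2$, and let $k:S(E)\to S(E)$ be a $\Gamma$-map. Then $\deg k\equiv\deg(k|_{S(E^\Gamma)})\pmod p$.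
\end{lemma}

\begin{proof}
We may assume $E^\Gamma\ne E$, so $d=\dim S(E)\ge2$. Put $S_0=S(E^\Gamma)$; by equivariance $k(S_0)\subset S_0$. We compare $k$ with the model
\[
k'(x\cos\theta+y\sin\theta)=k(x)\cos\theta+y\sin\theta,\qquad x\in S_0,\ y\in S((E^\Gamma)^\perp),\ 0\le\theta\le\tfrac\pi2 .
\]
This is a $\Gamma$-map that agrees with $k$ on $S_0$, and it is an iterated suspension of $k|_{S_0}$, so $\deg k'=\deg k|_{S_0}$. Choose a finite $\Gamma$-CW structure on $S(E)$. Since $p$ is prime, the cells have the form $\Gamma/\Gamma\times D^j$ or $\Gamma\times D^j$. The former make up the subcomplex $S_0$, and $j\le d$ by invariance of domain. Since $S^d$ is $(d-1)$-connected, (C2) gives a $\Gamma$-homotopy, constant on $S_0$, from $k$ to a map $\tilde k$ that agrees with $k'$ on $S_0$ and on all cells of dimension less than $d$. The free open $d$-cells are open in $S(E)$ by invariance of domain, and Lemma~\ref{lem:change} shows that $p$ divides $\deg\tilde k-\deg k'$.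
\end{proof}

These congruences are compatible with all degrees being $0$. The hypothesis on $E^\Gamma$ matters: for the antipodal action of $C_2$, where $E^\Gamma=0$, every equivariant self-map has odd degree. In our situation the lemma is applied to a quotient $K/H\cong C_p$ acting on $U^H$ with $K$ proper, and Lemma~\ref{lem:fixed} keeps the fixed space $U^K$ large.

The map $h$ will be built by induction over the isotropy groups of $S(U)$, but a group $K$ as above need not be an isotropy group. The next lemma replaces it by one with the same fixed space.

\begin{lemma}\label{lem:closure}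
For $L\in\mathcal D$ let $\hat L=\{g\in G: gx=x\text{ for all }x\in U^L\}$. Then $L\subset\hat L$, $U^{\hat L}=U^L$, $\hat L\in\mathcal D$, and $\hat L$ is the isotropy group of some point of $S(U)$.
\end{lemma}

\begin{proof}
The inclusion $L\subset\hat L$ holds by definition and gives $U^{\hat L}\subset U^L$; the reverse inclusion also holds by definition. Since $U^{\hat L}=U^L\ne0=U^G$, the closed group $\hat L$ is proper, and it contains $L$, so $\hat L\in\mathcal D$.

A group $K\in\mathcal D$ is contained in only countably many closed subgroups. If $K$ is conjugate to $O(2)$, the list of subgroups shows that the only ones are $K$ and $G$. Let $K$ be finite. There are countably many conjugacy classes, so it suffices to show that each contains finitely many groups containing $K$. For a finite group $M$, the set $\{g:g^{-1}Kg\subset M\}$ is finite: $M$ has finitely many subgroups $K'$, and the $g$ with $g^{-1}Kg=K'$ form at most one coset of $N(K)$, which is finite by \eqref{eq:weyl}. The conjugates of $O(2)$ containing $K$ correspond to the $K$-invariant lines in $\mathbb R^3$. If $K$ contains a rotation of order at least $3$, only its axis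 can be invariant; otherwise $K$ is conjugate to $D_2$, and the invariant lines are its three axes. Conjugates of $T$ do not contain $K$.

For a closed subgroup $M\supsetneq\hat L$ the subspace $U^M$ of $U^{\hat L}$ is proper, since otherwise $M$ would fix $U^L$ pointwise and lie in $\hat L$. By the Baire category theorem $U^{\hat L}$ is not a countable union of proper subspaces. So some unit vector $x\in U^{\hat L}$ lies in none of the $U^M$, and then $G_x=\hat L$.
\end{proof}

\begin{proposition}\label{prop:degreezero}
There is a $G$-map $h:S(U)\to S(U)$ such that the restriction $h^K:S(U^K)\to S(U^K)$ has degree $0$ for every proper closed subgroup $K$.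
\end{proposition}

\begin{proof}
Since $h^{gKg^{-1}}=g\,h^K g^{-1}$, the degree depends only on the conjugacy class of $K$.

\emph{The filtration.} Fix a finite $G$-CW structure on $S(U)$ and let $(H_1),\dots,(H_l)$ be the conjugacy classes of isotropy groups; all are proper. Order them so that $j<i$ whenever $H_i$ is conjugate to a proper subgroup of $H_j$, and so that the classes in $\mathcal D$ come before the others. Both conditions can be met: a compact Lie group is not conjugate to a proper subgroup of itself, so subconjugacy is a partial order, and an isotropy group containing a member of $\mathcal D$ is in $\mathcal D$. Let $X_i$ be the set of points whose isotropy class is among $(H_1),\dots,(H_i)$, with $X_0=\emptyset$. Isotropy can only grow on the boundary of a cell, so $X_i$ is a subcomplex. A point of $S(U^{H_i})$ has isotropy group equal to $H_i$ or strictly larger, so $S(U^{H_i})\subset X_i$.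

Let $H=H_i$ and $d=\dim S(U^H)\ge2$. The cells of $X_i\setminus X_{i-1}$ have the form $G/H\times D^j$. The $H$-fixed part of such an open cell is $(G/H)^H\times\operatorname{int}D^j=W_GH\times\operatorname{int}D^j$, and it embeds in $S(U^H)=S^d$, so $j\le d$. Since $S^d$ is $(d-1)$-connected, (C1) shows that every $G$-map $X_{i-1}\to S(U)$ extends to $X_i$.

\emph{Step 1: the classes in $\mathcal D$.} Let $H=H_i\in\mathcal D$, and suppose that $h_{i-1}:X_{i-1}\to S(U)$ is a $G$-map with $\deg h_{i-1}^{H_j}=0$ for all $j<i$. Extend it to $h_i$ on $X_i$ and let $k=h_i^H$, a $W_GH$-equivariant self-map of $S(U^H)$. We show that $|W_GH|$ divides $\deg k$, and then that $\deg k$ can be changed by any multiple of $|W_GH|$.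

Let $p$ be a prime dividing $|W_GH|$ and choose $H\subset K\subset N(H)$ with $K/H\cong C_p$. As $W_GO(2)$ is trivial, $H$ is finite; so $K$ is finite, hence proper, and $K\in\mathcal D$. By Lemma~\ref{lem:closure}, $U^K=U^{\hat K}$, where $\hat K\supsetneq H$ is an isotropy group. Its class is $(H_j)$ for some $j<i$, so $k|_{S(U^K)}$ has degree $0$. Lemma~\ref{lem:congruence}, applied to $K/H$ acting on $U^H$ with fixed space $U^K$ of dimension at least $3$, shows that $p$ divides $\deg k$. This yields divisibility by primes only, but by \eqref{eq:weyl} the order $|W_GH|\in\{1,2,6\}$ is squarefree, so $|W_GH|$ divides $\deg k$.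

The points of $S(U^H)$ with isotropy group exactly $H$ form the complement of $X_{i-1}$ in $S(U^H)$. This set is open and nonempty, and it is the union of the finitely many sets $W_GH\times\operatorname{int}D^j$. If all $j$ were less than $d$, it would be a countable union of compact disks with empty interior in $S^d$, contradicting the Baire category theorem. So $X_i\setminus X_{i-1}$ contains a cell $G/H\times D^d$. No cell of $X_i$ is attached to its interior: the cells of $X_{i-1}$ are attached inside $X_{i-1}$, and the others have dimension at most $d$. We may therefore replace $h_i$ on this cell by any $G$-map with the same boundary values. By (C4) the difference element on $\{eH\}\times D^d$ can be any $a\in\pi_d(S(U^H))=\mathbb Z$, and by Lemma~\ref{lem:change} with $\Gamma=W_GH$ the degree of $k$ changes by $\pm a|W_GH|$. A suitable $a$ gives $\deg k=0$.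

\emph{Step 2: the remaining classes.} Extend arbitrarily over the remaining $X_i$ to obtain $h$. No choice is needed here, because the congruences force the remaining degrees, as we now check.

If $K\in\mathcal D$, then $h^K=h^{\hat K}$, and $\hat K\in\mathcal D$ is an isotropy group, so the degree is $0$ by Step~1. Otherwise $K$ is conjugate to $T$ or to some $C_n$. For $K=T$ we have $U^T=U^{O(2)}$, so the degree is $0$. For $K=C_n$ and a prime $p\ge7$, the group $C_{np}/C_n\cong C_p$ acts on $U^{C_n}$ with fixed space $U^{C_{np}}=U^{O(2)}$ of dimension $3$. By Lemma~\ref{lem:congruence}, $\deg h^{C_n}\equiv\deg h^{O(2)}=0\pmod p$. An integer divisible by infinitely many primes is $0$.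
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:target}]
All cells $G/H\times D^j$ of $X$ have $H$ proper. A $G$-map $f_0:X^{(0)}\to S(U)$ exists because $U^H\ne0$. Suppose $f_j:X^{(j)}\to S(U)$ is given. For a cell $G/H\times D^{j+1}$ with attaching map $S^j\to(X^{(j)})^H$, the composite
\[
S^j\longrightarrow(X^{(j)})^H\xrightarrow{\ f_j^H\ }S(U^H)\xrightarrow{\ h^H\ }S(U^H)
\]
is null-homotopic, because a self-map of degree $0$ of a sphere of positive dimension is null-homotopic. By (C1), $h\circ f_j$ extends to a $G$-map $f_{j+1}$ on $X^{(j+1)}$. The map on the lower skeleta changes at every stage, which is why $X$ is assumed finite-dimensional; after $\dim X$ stages we are done.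
\end{proof}

\section{A local pair that violates the inequality}\label{sec:pair}

Let $G=SO(3)$. By Lemma~\ref{lem:elem}(a) and (d), an isovariant map for a subgroup gives isovariant maps for all its subgroups and their conjugates. Hence:

\begin{lemma}\label{lem:three}
A pair $(V,W)$ of $SO(3)$-representations is a local pair if and only if $H$-isovariant maps $V\to W$ exist for $H=O(2)$, $S_4$ and $A_5$.
\end{lemma}

\subsection{How the pair is chosen}\label{subsec:design}

The representations $V_p$ and $V_{p-1}$ differ by little: $\chi_p(\theta)-\chi_{p-1}(\theta)=2\cos p\theta$. The elements of $S_4$ and $A_5$ have orders $1,\dots,5$, all dividing $60$, so if $p\equiv1\pmod{60}$ then on these groups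
\begin{equation}\label{eq:char}
\chi_p(\theta)-\chi_{p-1}(\theta)=2\cos\theta=\chi_1(\theta)-1 .
\end{equation}
The polyhedral groups therefore see $V_p\oplus\mathbb R$ as $V_{p-1}\oplus V_1$: passing from $V_{p-1}$ to $V_p$ costs two dimensions and makes room for the three-dimensional $V_1$. This suggests trying
\[
V=nV_1\oplus\bigoplus_{i=1}^rV_{p_i-1},\qquad W=\bigoplus_{i=1}^rV_{p_i},\qquad\dim V-\dim W=3n-2r .
\]
The group $O(2)$ does distinguish $E_1$ from $E_p$. After canceling common summands in \eqref{eq:branch} and dropping trivial ones, we are left, for $r\ge n$, with the task of mapping $nE_1$ isovariantly to $E_{p_1}\oplus\dots\oplus E_{p_r}\oplus(r-n)\det$.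

\begin{example}\label{ex:pq}
Let $p\ne q$ be primes. The map $E_1\to E_p\oplus E_q$, $z\mapsto(z^p,z^q)$, commutes with rotations and with conjugation. It is $O(2)$-isovariant. Indeed, for $z\ne0$ a rotation $R_\theta$ fixing the image satisfies $e^{ip\theta}=e^{iq\theta}=1$, so it is trivial. The isotropy group of the image therefore has order at most $2$, and it contains the isotropy group of $z$, which has order $2$. This is the case $n=1$, $r=2$, where $3n-2r=-1$. Direct sums of such maps need $r=2n$ and give no deficit either.
\end{example}

\begin{remark}\label{rem:count}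
Let $p_1,\dots,p_r$ be distinct odd primes and let $g:nE_1\to\bigoplus_{i\le r}E_{p_i}\oplus s\det$ be $O(2)$-isovariant. Then $r\ge n+1$. A real unit vector $x\in\mathbb R^n\subset nE_1$ has isotropy group $\langle c\rangle$. So $g(x)$ is fixed by $c$, hence lies in $\mathbb R^r$, and is fixed by no rotation of order $p_i$, hence has at least two nonzero coordinates. Equivariance under $R_\pi$ gives $g(-x)=-g(x)$. Deleting the first coordinate and normalizing gives an odd map $S^{n-1}\to S^{r-2}$, so $n\le r-1$. Together with $3n>2r$ this forces $n\ge3$, and $n=3$, $r=4$ is the smallest candidate. It is the pair $(V_\ast,W_\ast)$.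
\end{remark}

\begin{lemma}\label{lem:poly}
We have $\dim V_\ast=\dim W_\ast+1$ and $V_\ast^G=W_\ast^G=0$. For $H=S_4$ and $H=A_5$ there is an $H$-isovariant map $V_\ast\to W_\ast$.
\end{lemma}

\begin{proof}
The dimensions are $9+\sum(2p_i-1)$ and $\sum(2p_i+1)$, which differ by $9-8=1$, and all summands are nontrivial irreducible representations. By \eqref{eq:char}, on $H$ the character of $W_\ast$ minus that of $V_\ast$ is $4(\chi_1-1)-3\chi_1=\chi_1-4$. Real representations of a finite group with the same character are isomorphic, so $W_\ast\oplus\mathbb R^4\cong V_\ast\oplus V_1$ over $H$. The composite $V_\ast\hookrightarrow V_\ast\oplus V_1\cong W_\ast\oplus\mathbb R^4\to W_\ast$ is $H$-isovariant by Lemma~\ref{lem:elem}.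
\end{proof}

\subsection{The map for $O(2)$}

\begin{proposition}\label{prop:o2}
Let $p_1,\dots,p_4$ be distinct odd primes and $W=E_{p_1}\oplus\dots\oplus E_{p_4}\oplus\det$. There is an $O(2)$-isovariant map $g:3E_1\to W$.
\end{proposition}

We construct an isovariant map $S(3E_1)=S^5\to S(W)=S^8$ by obstruction theory. The points of $S^5$ fixed by a reflection must go to points with the same isotropy, and all other points must go to the set $F\subset S^8$ of points with trivial isotropy. The free part of $S^5$ has a four-dimensional orbit space, while we only know $F$ to be $2$-connected, so one obstruction in $\pi_3(F)$ remains. It can be removed because $\pi_3(F)$ is generated by a small sphere linking the points fixed by reflections, and the direction in which the map leaves these points is ours to choose.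

\subsubsection*{The free part of the target}

Write points of $W$ as $(w,t)$ with $w\in\mathbb C^4$, $t\in\mathbb R$, so that
\[
R_\theta(w,t)=\big((e^{ip_j\theta}w_j)_j,\,t\big),\qquad c(w,t)=(\bar w,-t),\qquad R_\pi(w,t)=(-w,t),
\]
the last because the $p_j$ are odd. If two coordinates $w_j$ are nonzero, only the trivial rotation fixes $(w,t)$, since the $p_j$ are coprime; if $w_j$ is the only coordinate of $w$ that may be nonzero, the rotations of order $p_j$ fix it. So the points of $S^8$ fixed by a nontrivial rotation form
\[
B=\bigcup_{j=1}^4S(E_{p_j}\oplus\det),
\]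
a union of four smooth $2$-spheres. The reflection $c$ fixes the sphere $S^3=S(\mathbb R^4)$ of points with $w$ real and $t=0$, and all reflections are conjugate to $c$ under $T$. So the points fixed by some reflection form $T\cdot S^3$. Put
\[
M=(T\cdot S^3)\setminus B,\qquad A=M\cup B,\qquad F=S^8\setminus A .
\]
The set $A=(T\cdot S^3)\cup B$ is compact, and $F$ is the open set of points with trivial isotropy. Let $S^3_\ast=S^3\setminus\{\pm e_1,\dots,\pm e_4\}$ be the set of real points with at least two nonzero coordinates, and let $\Lambda=\operatorname{diag}(p_1,\dots,p_4)$.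

\begin{lemma}\label{lem:M}
The set $M$ is a connected $4$-dimensional submanifold of $S^8$, closed in $S^8\setminus B$. Its normal space in $S^8$ at a point $a\in S^3_\ast$ is
\[
\nu_a=\{(i\beta,t):\beta\in\mathbb R^4,\ \beta\perp\Lambda a,\ t\in\mathbb R\}\cong\mathbb R^4 .
\]
\end{lemma}

\begin{proof}
Let $Z$ be the quotient of $T\times S^3_\ast$ by the free involution $(R_\theta,x)\mapsto(R_{\theta+\pi},-x)$, a connected $4$-manifold. The map $(R_\theta,x)\mapsto R_\theta x$ descends to a map $Z\to S^8\setminus B$ with image $M$. We show that it is a proper injective immersion, hence a closed embedding.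

It is proper: $T\times S^3$ is compact and $T\times S^3_\ast$ is the preimage of $S^8\setminus B$ under $T\times S^3\to S^8$. It is injective: if $R_\theta x=R_{\theta'}x'$, then $e^{ip_j(\theta-\theta')}$ is real for the at least two indices $j$ with $x_j\ne0$. So $p_j(\theta-\theta')\in\pi\mathbb Z$ for two coprime $p_j$, whence $\theta-\theta'\in\pi\mathbb Z$, and the two points agree in $Z$. It is an immersion: by $T$-equivariance it suffices to look at $\theta=0$, $x=a$. There the $\theta$-derivative is $(i\Lambda a,0)$, which is nonzero and imaginary, and the $x$-directions fill out the real vectors $(\xi,0)$ with $\xi\perp a$. The tangent space of $S^8$ at $a$ consists of all $(\xi+i\beta,t)$ with $\xi\perp a$, and the orthogonal complement of $T_aM$ in it is $\nu_a$.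
\end{proof}

For $q\in M$ and $\xi$ in the normal space $\nu_q$ put $\operatorname{ex}(q,\xi)=(q+\xi)/\sqrt{1+|\xi|^2}\in S^8$. Every $q\in M$ has an open ball $O\subset M$ around it and an $\varepsilon>0$ such that
\begin{equation}\label{eq:tube}
\operatorname{ex}\text{ maps }\{(q',\xi):q'\in O,\ \xi\in\nu_{q'},\ |\xi|<\varepsilon\}\text{ diffeomorphically onto an open set }Y\text{ with }Y\cap A=O.
\end{equation}
Indeed, the inverse function theorem gives $O_0$ and $\varepsilon_0$ with the first property. Since $O_0$ is open in $A$, we can choose $O\subset O_0$ and $\varepsilon\le\varepsilon_0$ so small that $Y\cap A\subset O_0$. A point of $Y\cap A$ is then of the form $\operatorname{ex}(q'',0)$, and injectivity over $O_0$ places it in $O$.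

A \emph{meridian} at $q\in M$ is a map $S(\nu_q)\to F$, $\xi\mapsto\operatorname{ex}(q,\alpha\xi)$, where $\alpha>0$ is such that $\operatorname{ex}(q,\alpha'\xi)\in F$ for all unit vectors $\xi$ and all $0<\alpha'\le\alpha$. Shrinking $\alpha$ is a homotopy in $F$, so the class of a meridian at $q$ in $H_3(F)$ is determined up to sign.

\begin{lemma}\label{lem:F}
The space $F$ is $2$-connected, and $\pi_3(F)$ is generated by the class of any meridian.
\end{lemma}

\begin{proof}
The set $F$ is nonempty since $A$ is a union of submanifolds of dimension at most $4$. Let $k\le3$ and let $u:S^k\to F$ be a map. It extends to $\bar u:D^{k+1}\to S^8$. By the transversality theorem, $\bar u$ can be approximated uniformly by smooth maps transverse to $M$ and to the four $2$-spheres in $B$. Since $u(S^k)$ is a compact subset of the open set $F$, a close approximation does not change the homotopy class of the boundary map in $F$. So let $\bar u$ be transverse. It misses $B$ because $(k+1)+2<8$. For $k\le2$ it misses $M$ because $(k+1)+4<8$, so $u$ is null-homotopic in $F$. Thus $F$ is $2$-connected, and $\pi_3(F)\cong H_3(F)$ by the Hurewicz theorem.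

In \eqref{eq:tube}, $Y\setminus A\cong O\times(0,\varepsilon)\times S^3$. So $H_3(Y\setminus A)\cong\mathbb Z$ is generated by a small meridian at any point of $O$. Hence the class of a meridian up to sign is locally constant on $M$, and since $M$ is connected, all meridians have class $\pm\mu$ for one $\mu\in H_3(F)$.

Let $k=3$. The set $\bar u^{-1}(M)=\bar u^{-1}(A)$ is compact, lies in the open disk, and is discrete by transversality, so it is finite. Remove small disjoint balls around its points, each mapped into a set $Y$ as in \eqref{eq:tube}. The rest of $D^4$ maps to $F$, so in $H_3(F)$ the class of $u$ is the sum of the classes of the small boundary spheres. Each of these comes from some $H_3(Y\setminus A)$ and is a multiple of $\mu$.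
\end{proof}

The summand $\det$ is used here: without it $M$ would have codimension $3$ in $S^7$ and the meridians would be $2$-spheres.

\subsubsection*{Coordinates on the source}

On $3E_1=\mathbb C^3$ the rotation $R_\theta$ is multiplication by $e^{i\theta}$ and $c$ is conjugation. The invariant function $|z_1^2+z_2^2+z_3^2|$ on $S^5$ measures how close $z$ is to a rotation of a real vector, and it organizes the sphere. Let $P$ be the closed $3$-manifold of orthonormal pairs $(x,y)$ in $\mathbb R^3$.

\begin{lemma}\label{lem:coord}
The map
\[
T\times P\times[0,\tfrac\pi4]\to S^5,\qquad(R_\theta,x,y,\alpha)\mapsto z=e^{i\theta}(x\cos\alpha+iy\sin\alpha),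
\]
is surjective, and $z$ determines $\alpha$. For $0<\alpha<\frac\pi4$, $z$ determines $(e^{i\theta},x,y)$ up to a common sign. For $\alpha=0$, $z$ determines $(e^{i\theta},x)$ up to a common sign. For $\alpha=\frac\pi4$, $z$ determines $e^{i\theta}(x+iy)$. Points with $\alpha>0$ have trivial isotropy in $O(2)$, and a real point $x$ has isotropy group $\langle c\rangle$.
\end{lemma}

\begin{proof}
Given $z$, choose $\theta$ with $e^{-2i\theta}\sum z_j^2\ge0$ and write $e^{-i\theta}z=u+iv$ with $u,v\in\mathbb R^3$. Then $|u|^2-|v|^2+2i\langle u,v\rangle\ge0$, so $u\perp v$ and $|u|\ge|v|$, and $|u|^2+|v|^2=1$. Hence $u=x\cos\alpha$, $v=y\sin\alpha$ with $\alpha\in[0,\frac\pi4]$ and $(x,y)\in P$, where $y\perp x$ is arbitrary if $v=0$. Conversely $\sum z_j^2=e^{2i\theta}\cos2\alpha$. This determines $\alpha$, and for $\alpha<\frac\pi4$ it determines $e^{i\theta}$ up to sign; then $x\cos\alpha$ and $y\sin\alpha$ are the real and imaginary parts of $e^{-i\theta}z$. For $\alpha=\frac\pi4$ we have $\sqrt2\,z=e^{i\theta}(x+iy)$. Nontrivial rotations fix no point of $S^5$. A point fixed by a reflection is a rotation of a real vector, so $|\sum z_j^2|=1$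 and $\alpha=0$.
\end{proof}

Identify $(x,y)\in P$ with $x+iy\in\mathbb C^3$. Then $P$ is the level $\alpha=\frac\pi4$ rescaled, so $O(2)$ acts freely on it. Rotations turn the pair inside its plane and $c$ reverses its orientation, so $P/O(2)$ is the space of planes in $\mathbb R^3$, that is, $\mathbb{RP}^2$. The subgroup $D_2=\{1,R_\pi,c,R_\pi c\}$ acts by $R_\pi(x,y)=(-x,-y)$ and $c(x,y)=(x,-y)$. The coordinates reduce the construction of $g$ to a problem for this finite group.

\begin{lemma}\label{lem:reduce}
Let $\Phi:P\times[0,\frac\pi4]\to S^8$ be a $D_2$-map such that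
\begin{enumerate}
\item[(i)] $\Phi(x,y,0)=a(x)$ for an odd map $a:S^2\to S^3_\ast$;
\item[(ii)] $\Phi(x,y,\alpha)\in F$ for $\alpha>0$;
\item[(iii)] $\Phi(\cdot,\cdot,\frac\pi4)=b$ for an $O(2)$-map $b:P\to F$.
\end{enumerate}
Then $g(z)=R_\theta\Phi(x,y,\alpha)$ defines an $O(2)$-isovariant map $S^5\to S^8$.
\end{lemma}

\begin{proof}
\emph{Well defined.} For $0<\alpha<\frac\pi4$ we have $R_{\theta+\pi}\Phi(-x,-y,\alpha)=R_{\theta+\pi}R_\pi\Phi(x,y,\alpha)=R_\theta\Phi(x,y,\alpha)$. For $\alpha=0$ the value $R_\theta a(x)$ does not involve $y$, and $R_{\theta+\pi}a(-x)=R_\theta a(x)$ because $R_\pi$ acts on $\mathbb R^4$ as $-1$ and $a$ is odd. For $\alpha=\frac\pi4$ the value is $R_\theta b(x+iy)=b(e^{i\theta}(x+iy))$. The map $g$ is continuous because $S^5$ is a quotient of the compact space $T\times P\times[0,\frac\pi4]$.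

\emph{Equivariant.} Equivariance under $T$ is built in. Since $cz=e^{-i\theta}(x\cos\alpha-iy\sin\alpha)$, we get $g(cz)=R_{-\theta}\Phi(x,-y,\alpha)=R_{-\theta}c\,\Phi(x,y,\alpha)=c\,g(z)$.

\emph{Isovariant.} For $\alpha>0$ both isotropy groups are trivial. For $\alpha=0$ we may take $\theta=0$ by equivariance. The point $a(x)$ is real with at least two nonzero coordinates, so it is fixed by $c$ and by no nontrivial rotation, and its isotropy group is $\langle c\rangle$, as is that of $x$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:o2}]
By Lemmas~\ref{lem:reduce} and~\ref{lem:elem}(c) it suffices to construct $\Phi$. We define it at the two ends and then join the pieces.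

\emph{The end $\alpha=\frac\pi4$.} The free $O(2)$-space $P$ has cells $O(2)\times D^j$ with $j\le2$, and $F$ is $2$-connected, so an $O(2)$-map $b:P\to F$ exists by (C1).

\emph{The end $\alpha=0$.} Let $a(x)$ be the unit vector in the direction of $(x_1,x_2,x_3,x_1+x_2+x_3)$. It is odd. If only one $x_j$ is nonzero, the fourth coordinate is nonzero too, so $a(x)\in S^3_\ast$. This is where the fourth prime is used, in accordance with Remark~\ref{rem:count}.

\emph{Leaving $M$.} Cover the compact set $a(S^2)\subset M$ by finitely many balls $O$ as in \eqref{eq:tube} and choose $\alpha_0\in(0,\frac\pi4)$ smaller than the corresponding numbers $\varepsilon$. Then $\operatorname{ex}(a(x),\alpha\xi)\in F$ for all $x\in S^2$, all unit vectors $\xi\in\nu_{a(x)}$ and all $0<\alpha\le\alpha_0$, and for fixed $x$ the map $\xi\mapsto\operatorname{ex}(a(x),\alpha_0\xi)$ is a meridian. Consider the bundle over $P$ with fiber $S(\nu_{a(x)})\cong S^3$ at $(x,y)$. The action of $D_2$ on $W$ makes it equivariant: $R_\pi$ maps $\nu_a$ to $\nu_{-a}$ by $(i\beta,t)\mapsto(-i\beta,t)$, and $c$ maps $\nu_a$ to itself as $-1$. Fix a free $D_2$-CW structure on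 $P$; its cells have dimension at most $3$. Since $S^3$ is $2$-connected, (C3) gives an equivariant section $\xi(x,y)\in S(\nu_{a(x)})$. Put
\[
\Phi(x,y,\alpha)=\operatorname{ex}\big(a(x),\alpha\,\xi(x,y)\big)=\frac{a(x)+\alpha\,\xi(x,y)}{\sqrt{1+\alpha^2}},\qquad0\le\alpha\le\alpha_0 .
\]
This is $D_2$-equivariant, since $(x,y)\mapsto a(x)$ and $\xi$ are equivariant and the action on $W$ is linear. It satisfies (i), and (ii) for $\alpha\le\alpha_0$.

\emph{Joining the ends.} It remains to choose $\xi$ so that $\Phi_{\alpha_0}=\Phi(\cdot,\cdot,\alpha_0)$ and $b$ are homotopic as $D_2$-maps $P\to F$; the homotopy then defines $\Phi$ on $[\alpha_0,\frac\pi4]$. By (C2) a $D_2$-homotopy exists over the $2$-skeleton, since $F$ is $2$-connected. For a cell $D_2\times D^3$ with characteristic map $\chi$ on $\{1\}\times D^3$, the obstruction to extending the homotopy is the class in $\pi_3(F)$ of a map $\partial(D^3\times I)\to F$ that equals $\Phi_{\alpha_0}\chi$ on $D^3\times\{0\}$. By Lemma~\ref{lem:F} it is a multiple of $\mu$. Trivialize the pulled-back sphere bundle as $D^3\times S^3$, so that $\xi$ becomes a map $D^3\to S^3$. By (C4) we can replace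 it by a map $\xi'$ with the same boundary values and with $\delta(\xi',\xi)$ equal to any integer $l$, and we extend $\xi'$ equivariantly over the cell. The $2$-skeleton and the homotopy on it are unaffected. The old and new maps $\Phi_{\alpha_0}\chi$ both factor through the map $D^3\times S^3\to F$ given by $\operatorname{ex}(a(x),\alpha_0\,\cdot)$. The projection $D^3\times S^3\to S^3$ is a homotopy equivalence, and the restriction to a fiber is a meridian. So the difference element of the two maps is $\pm l\mu$, and the obstruction changes by $\pm l\mu$. A suitable $l$ for each $3$-cell makes all obstructions vanish.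
\end{proof}

\begin{corollary}\label{cor:pair}
The pair $(V_\ast,W_\ast)$ is a local pair for $SO(3)$.
\end{corollary}

\begin{proof}
By Lemmas~\ref{lem:three} and~\ref{lem:poly} it remains to treat $O(2)$. Put $E=\bigoplus_{i=1}^4(E_1\oplus\dots\oplus E_{p_i-1})$. Since the $p_i$ are odd, \eqref{eq:branch} gives
\[
V_\ast=\mathbb R^4\oplus(3\det\oplus E)\oplus3E_1,\qquad W_\ast=(3\det\oplus E)\oplus\big(E_{p_1}\oplus\dots\oplus E_{p_4}\oplus\det\big).
\]
Project away the trivial summand $\mathbb R^4$, and take the direct sum of the identity of $3\det\oplus E$ with the map $g$ of Proposition~\ref{prop:o2}. The result is $O(2)$-isovariant by Lemma~\ref{lem:elem}.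
\end{proof}

\section{Proofs of the main results}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The statements on dimensions and fixed vectors are in Lemmas~\ref{lem:poly} and~\ref{lem:fixed}. Let $m$ be the integer of Proposition~\ref{prop:glue} for $U=3V_6$. The pair $(V_\ast,W_\ast)$ is local by Corollary~\ref{cor:pair}, and $G$-maps $S(NV_\ast)\to S(U)$ exist for all $N$ by Proposition~\ref{prop:target}. Proposition~\ref{prop:glue} gives the isovariant maps. All $G$-fixed spaces are $0$, and
\[
\dim NV_\ast-\dim(NW_\ast\oplus mV_\ast\oplus U)=N-m\dim V_\ast-\dim U .\qedhere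
\]
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:quotients}]
Let $\pi:\Gamma\to SO(3)$ be a continuous epimorphism, and let $\Gamma$ act through $\pi$. Isotropy groups are replaced by their preimages under $\pi$, and $V^\Gamma=V^{SO(3)}$ since $\pi$ is onto. So the maps of Theorem~\ref{thm:main} are $\Gamma$-isovariant and violate \eqref{eq:BU} for $\Gamma$. For the examples, $SU(2)$ and $U(2)$ modulo their centers are $SO(3)$, $SO(4)/\{\pm1\}\cong SO(3)\times SO(3)$, and $O(3)\cong SO(3)\times\{\pm1\}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:local}]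
(i) Let $c'_G$ be the infimum over local pairs. A $G$-isovariant map is $H$-isovariant for every $H$, so $c'_G\le c_G$. Conversely, let $(V,W)$ be a local pair with $V\ne V^G$. Composing with the inclusion $(V^G)^\perp\hookrightarrow V$ gives a local pair with the same ratio, so we may assume $V^G=0$. By hypothesis there are $G$-maps $S(NV)\to S(U)$, and Proposition~\ref{prop:glue} gives $G$-isovariant maps $NV\to NW\oplus mV\oplus U$ with $m$ independent of $N$. Hence
\[
c_G\le\frac{N(\dim W-\dim W^G)+m\dim V+\dim U}{N\dim V}\ \longrightarrow\ \frac{\dim W-\dim W^G}{\dim V}\qquad(N\to\infty),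
\]
and $c_G\le c'_G$. The inequality \eqref{eq:BU} is trivial when $V=V^G$. So $G$ is a Borsuk--Ulam group if and only if $c_G\ge1$, and \eqref{eq:BU} holds for all local pairs if and only if $c'_G\ge1$. Since $c_G=c'_G$, the two conditions are equivalent.

(ii) The hypothesis of (i) holds with $U=3V_6$ by Proposition~\ref{prop:target}, and the reduction to three subgroups is Lemma~\ref{lem:three}.

For the upper bound take the primes $61,181,241,421$, whose sum is $904$. Then $\dim V_\ast=9+1808-4=1813$ and $\dim W_\ast=1808+4=1812$, and $(V_\ast,W_\ast)$ is a local pair, so $c_G=c'_G\le\frac{1812}{1813}$.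

For the lower bound, $O(2)$ is solvable, hence a Borsuk--Ulam group by the isovariant Borsuk--Ulam theorem, and \eqref{eq:restrict} holds with $H=O(2)$ for every $G$-isovariant map $V\to W$. By \eqref{eq:branch}, a nontrivial irreducible summand $V_k$ of $V$ contributes $2k+1$ to $\dim V-\dim V^{O(2)}$ if $k$ is odd and $2k$ if $k\ge2$ is even. For $k\ge2$ we have $2k\ge\frac45(2k+1)$, so the contribution is at least $\frac45\dim V_k$ in both cases. Summing gives $\frac45(\dim V-\dim V^G)\le\dim W-\dim W^G$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{problem}
\texttt{https://123deta.com/\allowbreak document/\allowbreak zgxwr58q-\allowbreak isovariant-\allowbreak equivalence-\allowbreak representation-\allowbreak spaces-\allowbreak topology-\allowbreak algebraic-\allowbreak structures-\allowbreak transformation.html}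

\end{thebibliography}
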